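\title{A counterexample to Tuza's conjecture on saturation numbers}

\begin{abstract}
A graph $G$ is $H$-saturated if it contains no copy of $H$ but the addition of any edge creates one, and $\operatorname{sat}(n,H)$ is the least number of edges of an $H$-saturated graph on $n$ vertices. Tuza conjectured that $\operatorname{sat}(n,H)/n$ converges for every graph $H$. We disprove this. For every $q\ge 100$ we construct a connected graph $H$ on $5q-32$ vertices such that every large $H$-saturated graph with few edges is the join of $K_{16}$ with disjoint copies of $K_q$. Such a join exists only when $n\equiv 16 \pmod q$, and in every other residue class the ratio $\operatorname{sat}(n,H)/n$ stays larger by a fixed amount.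
\end{abstract}

\section{Introduction}\label{sec:intro}

All graphs are finite and simple. A \emph{copy} of a graph $H$ in a graph $G$ is an injective map $\varphi\colon V(H)\to V(G)$ that sends edges to edges; non-edges may go to edges or to non-edges. Fix a graph $H$ with at least one edge. A graph $G$ is \emph{$H$-saturated} if it contains no copy of $H$, but $G+xy$ contains a copy of $H$ for every pair $x,y$ of distinct non-adjacent vertices of $G$. Such graphs exist on any number of vertices: start with no edges and add edges as long as this creates no copy of $H$. The \emph{saturation number} $\operatorname{sat}(n,H)$ is the minimum number of edges of an $H$-saturated graph on $n$ vertices. It measures how early the process just described can get stuck.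

Two cases can be done at once. In a $K_3$-saturated graph any two non-adjacent vertices have a common neighbor, so the graph is connected and has at least $n-1$ edges; the star shows that $\operatorname{sat}(n,K_3)=n-1$. If $P_3$ is the path on three vertices, a $P_3$-saturated graph has maximum degree at most $1$ and at most one isolated vertex, so $\operatorname{sat}(n,P_3)=\lfloor n/2\rfloor$. In general, K\'aszonyi and Tuza (1986) proved that $\operatorname{sat}(n,H)=O(n)$ for every $H$; moreover $\operatorname{sat}(n,H)$ is bounded by a constant depending only on $H$ if $H$ has an isolated edge, and $\operatorname{sat}(n,H)=\Theta(n)$ otherwise. So $\operatorname{sat}(n,H)/n$ is a bounded sequence, and Tuza (1986) conjectured that it converges: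
\begin{quote}
\emph{For every graph $H$, the limit $\lim_{n\to\infty}\operatorname{sat}(n,H)/n$ exists.}
\end{quote}
We take the problem from \cite{sat}.

The examples suggest why one would believe this. For $P_3$ the residue of $n$ matters, but only by a bounded amount. If a sparse saturated graph is assembled from identical bounded blocks and $n$ has the wrong residue, one expects that the few vertices left over can be accommodated somewhere at bounded cost. On the other hand, no soft argument presents itself. For the \emph{maximum} number of edges of a graph with no copy of $H$, averaging over vertex-deleted subgraphs shows that the edge density is non-increasing in $n$. Saturation is not inherited by vertex-deleted subgraphs: delete the center of a star.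

We show that the left-over vertices cannot always be accommodated. Write $G_1\vee G_2$ for the \emph{join}, obtained from the disjoint union of $G_1$ and $G_2$ by adding all edges between them, and $tK_q$ for the disjoint union of $t$ copies of $K_q$. Let $e(G)$ be the number of edges of $G$.

\begin{theorem}\label{thm:main}
Let $q\ge 100$ be an integer, let $\mu=16+\frac{q-1}{2}=\frac{q+31}{2}$, and let $H=H_q$ be the connected graph defined in Section~\ref{sec:H}.
\begin{enumerate}
\item[(1)] For every $0<\varepsilon<\frac{1}{2q+66}$ there is $n_0$ such that every $H$-saturated graph $G$ on $n\ge n_0$ vertices with $e(G)\le(\mu+\varepsilon)n$ satisfies $n\equiv 16\pmod q$ and $G\cong K_{16}\vee tK_q$, where $t=(n-16)/q$.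
\item[(2)] For all large $n\equiv 16\pmod q$ we have $\operatorname{sat}(n,H)=\binom{16}{2}+\mu(n-16)$, with unique extremal graph $K_{16}\vee tK_q$. For each of the other $q-1$ residue classes $r$ modulo $q$,
\[
\liminf_{n\to\infty,\; n\equiv r \;(\mathrm{mod}\; q)}\frac{\operatorname{sat}(n,H)}{n}\;\ge\;\mu+\frac{1}{2q+66}.
\]
\end{enumerate}
In particular $\liminf\operatorname{sat}(n,H)/n=\mu$ and $\limsup\operatorname{sat}(n,H)/n\ge\mu+\frac{1}{2q+66}$, so the limit does not exist and Tuza's conjecture is false.
\end{theorem}

For $q=100$ the graph $H$ has $468$ vertices, $\operatorname{sat}(n,H)=120+65.5\,(n-16)$ for all large $n\equiv16\pmod{100}$, and $\liminf\operatorname{sat}(n,H)/n\ge 65.5+\frac1{266}$ in every other residue class modulo $100$.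

Section~\ref{sec:model} shows the mechanism on triangles. Section~\ref{sec:H} defines $H$ and shows that $K_{16}\vee tK_q$ is $H$-saturated. The proof of part~(1) then has two independent halves. An edge count (Section~\ref{sec:count}) shows that a sparse $H$-saturated graph looks like $K_{16}\vee tK_q$ in a few places. A rigidity argument without any counting (Section~\ref{sec:rigid}) shows that an $H$-saturated graph that looks like $K_{16}\vee tK_q$ in four places is equal to it.

Throughout, $N(x)$ is the set of neighbors of $x$, a \emph{clique} is a set of pairwise adjacent vertices, and a \emph{$k$-clique} is a clique with $k$ vertices. We write $X\setminus x$ for $X\setminus\{x\}$, and $G[X]$ and $G-X$ for the subgraphs induced by $X$ and by its complement.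

\section{The idea, on triangles}\label{sec:model}

We want a forbidden graph whose sparse saturated graphs are unions of equal cliques and nothing else. The first candidate is the \emph{dumbbell} $W$: two disjoint triangles joined by one edge, the \emph{bridge}. For $t\ge2$ the graph $tK_3$ is $W$-saturated, because its components are too small to contain $W$, while a new edge joins two triangles. It has $n=3t$ vertices and $n$ edges. But left-over vertices are easily absorbed. Replacing one triangle by $K_4$ or $K_5$ gives a graph that is $W$-saturated for the same two reasons, with $n+2$ or $n+5$ edges.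

To stop this we must also forbid overlapping triangles. For a family $\mathcal F$ of graphs, call $G$ \emph{$\mathcal F$-saturated} if it contains no member of $\mathcal F$, but $G+xy$ contains a member of $\mathcal F$ for every pair $x,y$ of distinct non-adjacent vertices.

\begin{example}\label{ex:triangles}
Let $\mathcal F$ consist of the dumbbell $W$, two triangles sharing one vertex, and two triangles sharing an edge. \emph{If an $\mathcal F$-saturated graph $G$ has a component $K$ that is a triangle, then $G$ is a disjoint union of triangles.}

Indeed, let $x\notin K$ and $z\in K$. Then $G+xz$ contains a member of $\mathcal F$, and this copy uses the edge $xz$. Since $x$ and $z$ have no common neighbor, $xz$ lies in no triangle. The only edge of a member of $\mathcal F$ that lies in no triangle is the bridge of $W$. So $xz$ plays the bridge, and $x$ lies in a triangle of $G$. Thus every vertex of $G$ lies in a triangle. Two distinct triangles of $G$ cannot share one vertex, share two vertices, or be disjoint and joined by an edge, as each case gives a member of $\mathcal F$. Hence $G\cong tK_3$ and $3\mid n$.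
\end{example}

The triangle $K$ serves as a probe: it forces every other vertex into a triangle. This works only because the two extra forbidden graphs have no edge that could be played by $xz$. With edges in place of triangles the family would be $\{P_4,P_3\}$, the new edge $xz$ could be an edge of $P_3$, and a matching plus an isolated vertex is saturated.

Two things are missing. First, we need a reason why a saturated graph with few edges contains a probe. This will come from a lower bound on the cost of using any edge other than the bridge as the new edge. Second, we need one forbidden graph and not a family. The device for this is a clique of vertices adjacent to everything, which can swallow any part of $H$ of the right size.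

\begin{lemma}\label{lem:absorb}
Let $H$ be a graph with at least $a$ vertices and let $G'$ be any graph. Then $K_a\vee G'$ contains a copy of $H$ if and only if $G'$ contains a copy of $H-T$ for some $T\subset V(H)$ with $|T|=a$.
\end{lemma}

\begin{proof}
Given a copy of $H$ in $K_a\vee G'$, at most $a$ vertices of $H$ are mapped into $K_a$. Extend this set to a set $T$ with $|T|=a$; the copy maps $H-T$ into $G'$. Conversely, a copy of $H-T$ in $G'$ extends to a copy of $H$ by any bijection from $T$ to $V(K_a)$, because these vertices are adjacent to all others.
\end{proof}

All non-adjacent pairs of $K_a\vee G'$ lie in $G'$, so the lemma says that $K_a\vee G'$ is $H$-saturated exactly when $G'$ is saturated for the family of all $H-T$ with $|T|=a$. Above a dominating clique, a single graph acts as a family. We therefore build $H$ so that three different sets $T$ leave three different obstructions, each accompanied only by small cliques, which cost nothing to embed when there are many copies of $K_q$ around. The condition ``lies in no triangle'' becomes ``has at most $a$ common neighbors of its ends''.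

\section{The graph $H$}\label{sec:H}

From now on $q\ge100$ is fixed.

\subsection*{Three obstructions}
Two $q$-cliques can overlap in $q-1$ different ways, but two graphs suffice to exclude them all. Let
\begin{itemize}
\item $W_0$ be two disjoint $q$-cliques joined by one edge;
\item $W_1$ be a $q$-clique and a $(q-32)$-clique with exactly one common vertex;
\item $W_2$ be a $q$-clique and one further vertex adjacent to $34$ of its vertices.
\end{itemize}

\begin{lemma}\label{lem:overlap}
Let $Q_1\ne Q_2$ be $q$-cliques of a graph $G$ that intersect or are joined by an edge. Then $G[Q_1\cup Q_2]$ contains $W_0$, $W_1$ or $W_2$.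
\end{lemma}

\begin{proof}
Let $i=|Q_1\cap Q_2|\le q-1$. If $i=0$, the two cliques and an edge between them form $W_0$. If $1\le i\le 33$, then $|Q_2\setminus Q_1|=q-i\ge q-33$; a vertex of $Q_1\cap Q_2$ and $q-33$ vertices of $Q_2\setminus Q_1$ form a $(q-32)$-clique meeting $Q_1$ in one vertex, which gives $W_1$. If $i\ge34$, any vertex of $Q_2\setminus Q_1$ has at least $34$ neighbors in $Q_1$, which gives $W_2$.
\end{proof}

\subsection*{Definition of $H$}
The vertex set of $H$ is the disjoint union of six cliques
\[
Y,\ Y',\ S,\ C_1,\ C_2,\ D \quad\text{of sizes}\quad q,\ q,\ 16,\ q-8,\ q-7,\ q-33,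
\]
so $H$ has $5q-32$ vertices. Fix $4$-sets $A\subset Y$ and $A'\subset Y'$ with vertices $u\in A$ and $v\in A'$; a partition $S=S_1\cup S_2$ into $8$-sets with vertices $s_1\in S_1$ and $s_2\in S_2$; and a $27$-set $C_2^*\subset C_2$. Besides the edges inside the six cliques, $H$ has the edge $uv$ and all edges between
\[
S \text{ and } A\cup A',\qquad S_1\text{ and }C_1,\qquad s_1\text{ and }D,\qquad S_2\setminus s_2\text{ and }C_2,\qquad s_2\text{ and }C_2^*,
\]
and no others; see Figure~\ref{fig:H}. Each of the other five cliques has an edge to $S$, so $H$ is connected.

\begin{figure}[ht]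
\centering
\begin{tikzpicture}[scale=0.95,rounded corners,font=\small]
\draw (0,4) rectangle (4.2,5.7); \node at (1.1,5.2) {$Y\ (q)$};
\draw (5.8,4) rectangle (10,5.7); \node at (8.9,5.2) {$Y'\ (q)$};
\draw (2.1,4.15) rectangle (4.05,5.05); \node at (2.75,4.6) {$A\ (4)$};
\draw (5.95,4.15) rectangle (7.9,5.05); \node at (7.2,4.6) {$A'\ (4)$};
\fill (3.7,4.45) circle (2pt) node[above] {$u$};
\fill (6.3,4.45) circle (2pt) node[above] {$v$};
\draw (3.7,4.45) -- (6.3,4.45);
\draw (1,1.9) rectangle (9,3.1); \node at (0.3,2.75) {$S\ (16)$};
\draw (1.15,2.05) rectangle (4.9,2.95); \node at (3.5,2.5) {$S_1\ (8)$};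
\draw (5.1,2.05) rectangle (7.9,2.95); \node at (6.5,2.5) {$S_2\setminus s_2\ (7)$};
\draw (-0.5,-0.3) rectangle (1.9,0.8); \node at (0.7,0.25) {$D\ (q-33)$};
\draw (2.3,-0.3) rectangle (4.7,0.8); \node at (3.5,0.25) {$C_1\ (q-8)$};
\draw (5.3,-0.3) rectangle (10.5,0.8); \node at (6.5,0.25) {$C_2\ (q-7)$};
\draw (8.3,-0.15) rectangle (10.35,0.65); \node at (9.3,0.25) {$C_2^*\ (27)$};
\draw[line width=2pt] (3.1,4.15) -- (3.1,3.1) (6.9,4.15) -- (6.9,3.1)
  (3.5,2.05) -- (3.5,0.8) (6.5,2.05) -- (6.5,0.8)
  (1.6,2.4) -- (0.7,0.8) (8.4,2.4) -- (9.3,0.65);
\fill (1.6,2.4) circle (2.5pt) node[above right] {$s_1$};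
\fill (8.4,2.4) circle (2.5pt) node[above] {$s_2$};
\end{tikzpicture}
\caption{The graph $H=H_q$. Every box is a clique, with its size in parentheses. A thick line stands for all edges between the two boxes, or the vertex and the box, at which it ends. The thin line is the single edge $uv$.}
\label{fig:H}
\end{figure}

Note that $S_1\cup C_1$ and $(S_2\setminus s_2)\cup C_2$ are $q$-cliques and that $D\cup\{s_1\}$ is a $(q-32)$-clique. The three obstructions appear after deleting the $16$-sets
\[
T_0=S,\qquad T_1=A\cup A'\cup S_2,\qquad T_2=A\cup A'\cup S_1 .
\]
Deleting $A\cup A'$ destroys the edge $uv$ and detaches the rest of $Y$ and $Y'$, and this exposes the obstruction that hangs on the surviving half of $S$.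

\begin{lemma}\label{lem:three}
For $i=0,1,2$ the graph $H-T_i$ is the disjoint union of $W_i$ and at most four cliques with at most $q$ vertices each. In $H-T_0$ the edge joining the two $q$-cliques of $W_0$ is $uv$, and there are three further cliques.
\end{lemma}

\begin{proof}
The components of $H-T_0$ are $H[Y\cup Y']\cong W_0$ and the cliques $C_1,C_2,D$. The components of $H-T_1$ are the cliques $Y\setminus A$, $Y'\setminus A'$, $C_2$ and the graph $H[S_1\cup C_1\cup D]$, which is the union of the cliques $S_1\cup C_1$ and $D\cup\{s_1\}$ and so is $W_1$. The components of $H-T_2$ are the cliques $Y\setminus A$, $Y'\setminus A'$, $C_1$, $D$ and the graph $H[S_2\cup C_2]$. In the latter $s_2$ has $7+27=34$ neighbors in the $q$-clique $(S_2\setminus s_2)\cup C_2$, so it is $W_2$.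
\end{proof}

\subsection*{One cheap edge}
For an edge $fg$ of $H$ let $c(fg)$ be the number of common neighbors of $f$ and $g$ in $H$. The next lemma singles out $uv$ in two ways. The bound on $c(fg)$ replaces ``every other edge lies in a triangle'' from Example~\ref{ex:triangles} and is used for rigidity. The bound on the sum is used for counting: for $uv$ the same sum is $q+32$, one less than the bound for all other edges.

\begin{lemma}\label{lem:edges}
The vertices $u,v$ have degree $q+16$ and their common neighborhood is $S$, so $c(uv)=16$. Every other edge $fg$ of $H$ satisfies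
\begin{equation}\label{eq:cost}
c(fg)\ge17\qquad\text{and}\qquad c(fg)+\max(\deg_H f,\deg_H g)\ge q+33 .
\end{equation}
\end{lemma}

\begin{proof}
We have $N(u)=(Y\setminus u)\cup\{v\}\cup S$ and $N(v)=(Y'\setminus v)\cup\{u\}\cup S$, which gives the first sentence. Every other edge is of one of the following five kinds.

\emph{Edges inside one of the $q$-cliques $Y$, $Y'$, $S_1\cup C_1$, $(S_2\setminus s_2)\cup C_2$.} An edge of a $k$-clique has $c\ge k-2$ and ends of degree at least $k-1$, so the sum is at least $2k-3$. For $k=q$ this gives $c\ge 98$ and sum at least $2q-3\ge q+33$.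

\emph{Edges inside the clique $D\cup\{s_1\}$.} Now $k=q-32$, so $c\ge q-34\ge66$, and the sum is at least $2q-67$, which is at least $q+33$ because $q\ge100$.

\emph{Edges inside $S$.} The other $14$ vertices of $S$ and the $8$ vertices of $A\cup A'$ are common neighbors, so $c\ge22$. At least one end differs from $s_2$; it has $15+8$ neighbors in $S\cup A\cup A'$ and at least $q-8$ in $C_1\cup C_2$, so its degree is at least $q+15$. The sum is at least $q+37$.

\emph{Edges $sf$ with $s\in S$ and $f\in A$, or $f\in A'$.} For $f\in A$ the vertices of $S\setminus s$ and $A\setminus f$ are common neighbors, so $c\ge15+3=18$, and $\deg_H f\ge(q-1)+16$. The sum is at least $q+33$. For $f\in A'$ replace $A,Y$ by $A',Y'$.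

\emph{Edges $s_2g$ with $g\in C_2^*$.} The common neighbors are $S_2\setminus s_2$ and $C_2^*\setminus g$, so $c=7+26=33$, and $N(g)=(C_2\setminus g)\cup S_2$ has $q$ elements. The sum is at least $q+33$.
\end{proof}

\begin{remark}\label{rem:constants}
The constants come from the three cases in which the second inequality of \eqref{eq:cost} is tight or restricts $q$. Keep the shape of $H$, but let $|S|=a$, $|A|=|A'|=\alpha$, and let $k$ replace $34$. The sets $T_0,T_1,T_2$ have equal size only if $|S_1|=|S_2|=a/2=2\alpha$. The sum for $uv$ is $2a+q$, so all other edges need $2a+q+1$. For an edge from the low-degree vertex $s_2$ to $A\setminus u$ the sum is $(a-1)+(\alpha-1)+(q-1+a)$, which asks for $\alpha\ge4$; we take $\alpha=4$, $a=16$. For an edge from $s_2$ to $C_2^*$ the sum is $(k-1)+q$, which asks for $k\ge2a+2=34$. Then $W_1$ must handle intersections of up to $k-1$ vertices, so $|D|\le q-k+1$, and the edges inside $D$ have sum at most $2(q-k+2)-3$, which asks for $q\ge2k+2a=100$.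
\end{remark}

\subsection*{The extremal graph}
By Lemma~\ref{lem:absorb}, the graph $K_{16}\vee G'$ sees all graphs $H-T$ with $|T|=16$, not only the three that we designed. We must make sure that none of them fits into $tK_q$.

\begin{lemma}\label{lem:cut}
For every $T\subset V(H)$ with $|T|=16$, the graph $H-T$ has a component with more than $q$ vertices.
\end{lemma}

\begin{proof}
Let $J=S\setminus T$ and $j=|J|$. Since $|T|=|S|$, exactly $j\le 16$ vertices of $T$ lie outside $S$. If $j=0$, then $T=S$ and $Y\cup Y'$ is a component with $2q$ vertices.

Let $j\ge1$. For $s\in S_i$ put $C(s)=C_i$. Every $s\in S$ has at least $27>j$ neighbors in the clique $C(s)$, hence a neighbor in $C(s)\setminus T$. So the clique $J$ and all sets $C(s)\setminus T$ with $s\in J$ lie in one component $\Gamma$ of $H-T$.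

Suppose $A\not\subset T$. A vertex of $A\setminus T$ is adjacent to $J$, so $Y\setminus T\subset\Gamma$. For $s\in J$ the set $T$ contains at most $j$ vertices of $Y\cup C(s)$, so $|\Gamma|\ge j+(q+|C(s)|-j)>q$. If $A'\not\subset T$, use $Y'$ in place of $Y$.

Suppose $A\cup A'\subset T$. Then $j\ge8$, and only $j-8$ vertices of $T$ lie outside $S\cup A\cup A'$. If $J$ meets $S_2$, then $|\Gamma|\ge j+|C_2\setminus T|\ge j+(q-7)-(j-8)=q+1$. Otherwise $J\subset S_1$, so $j=8$, $J=S_1$ and $T=T_1$; then $\Gamma=S_1\cup C_1\cup D$ has $2q-33>q$ vertices.
\end{proof}

\begin{proposition}\label{prop:upper}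
For $t\ge5$ and $n=16+tq$, the graph $K_{16}\vee tK_q$ is $H$-saturated and has $\binom{16}{2}+\mu(n-16)$ edges.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:cut} no graph $H-T$ with $|T|=16$ embeds in $tK_q$, whose components have $q$ vertices. By Lemma~\ref{lem:absorb}, $K_{16}\vee tK_q$ contains no copy of $H$. Non-adjacent vertices $x,y$ lie in different copies of $K_q$, which together with $xy$ form $W_0$. Three further copies receive the other components of $H-T_0$ (Lemma~\ref{lem:three}), so $tK_q+xy$ contains $H-T_0$, and Lemma~\ref{lem:absorb} gives a copy of $H$. The number of edges is $\binom{16}2+16tq+t\binom q2=\binom{16}2+\bigl(16+\frac{q-1}2\bigr)tq$.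
\end{proof}

\section{Sparse saturated graphs contain cells}\label{sec:count}

Let $G$ be an $H$-saturated graph and $Z$ a $16$-clique of $G$. A \emph{cell over $Z$} is a $q$-clique $K\subset V(G)\setminus Z$ such that $N(y)=(K\setminus y)\cup Z$ for all $y\in K$. Cells are the probes: around a cell, $G$ looks exactly like $K_{16}\vee tK_q$. The goal of this section is the following.

\begin{proposition}\label{prop:count}
For every $0<\varepsilon<\frac1{2q+66}$ there is $n_0$ such that every $H$-saturated graph $G$ on $n\ge n_0$ vertices with $e(G)\le(\mu+\varepsilon)n$ has a $16$-clique $Z$ and at least four cells over $Z$.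
\end{proposition}

We first record what saturation gives for one pair of vertices.

\begin{lemma}\label{lem:pair}
Let $G$ be $H$-saturated and let $x\neq y$ be non-adjacent vertices of $G$. There is an edge $fg$ of $H$ such that
\[
|N(x)\cap N(y)|\ge c(fg),\qquad \deg x\ge\deg_Hf-1,\qquad\deg y\ge\deg_Hg-1,
\]
and such that, if $\{f,g\}=\{u,v\}$, then $G$ has a $16$-clique $Z\subset N(x)\cap N(y)$ and $q$-cliques $Q_x\ni x$ and $Q_y\ni y$ disjoint from $Z$.
\end{lemma}

\begin{proof}
Let $\varphi$ be a copy of $H$ in $G+xy$. As $G$ contains no copy of $H$, some edge $fg$ has $\varphi(f)=x$ and $\varphi(g)=y$, and all other edges of $H$ go to edges of $G$. So common neighbors of $f,g$ go to common neighbors of $x,y$, and neighbors of $f$ other than $g$ go to neighbors of $x$ in $G$; the same holds for $g$ and $y$. If $\{f,g\}=\{u,v\}$, take $Z=\varphi(S)$ and let $Q_x,Q_y$ be $\varphi(Y),\varphi(Y')$ in the appropriate order. These are cliques of $G$, because none of $S,Y,Y'$ contains both $u$ and $v$.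
\end{proof}

The difficulty is that degrees alone do not measure cost. An edge between two ordinary vertices is shared by them, but an edge to one of a few vertices of huge degree is not: in $K_{16}\vee tK_q$ a vertex outside $K_{16}$ accounts for $16+\frac{q-1}2=\mu$ edges. So we separate vertices of high and low degree, and charge an edge between the two kinds entirely to its low end.

\begin{proof}[Proof of Proposition~\ref{prop:count}]
Note that $2q+66=4(\mu+1)$. For a positive integer $M$ put $\beta=2(\mu+1)/M$ and $\eta=\varepsilon+\mu\beta$. Fix $M$ so large that
\begin{equation}\label{eq:M}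
(\mu+\tfrac12)(1-\beta)>\mu+\varepsilon\qquad\text{and}\qquad\theta:=1-\beta-4(\mu+1)\eta>0 .
\end{equation}
This is possible, because both inequalities hold for $\beta=0$ by $\varepsilon<\frac1{4(\mu+1)}<\frac12$. Let $G$ be as in the statement, with $n$ large in terms of $q,\varepsilon,M$.

\medskip\noindent\emph{Weights.} Let $B$ be the set of vertices of degree greater than $M$ and $L=V(G)\setminus B$. Then $M|B|\le2e(G)\le2(\mu+1)n$, so $|B|\le\beta n$. For $x\in L$ let $b(x)$ and $l(x)$ be the numbers of neighbors of $x$ in $B$ and in $L$, and let $w(x)=b(x)+\frac12l(x)$. An edge inside $L$ contributes $\frac12$ to two weights and an edge between $L$ and $B$ contributes $1$ to one weight. Hence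
\begin{equation}\label{eq:weight}
\sum_{x\in L}w(x)\le e(G),\qquad 2w(x)=b(x)+\deg x\in\mathbb Z .
\end{equation}
Let $L_0=\{x\in L: w(x)\le\mu\}$ be the set of \emph{light} vertices. Since $2\mu=q+31$ is an integer, $w(y)\ge\mu+\frac12$ for all $y\in L\setminus L_0$.

\medskip\noindent\emph{Far pairs.} Lemma~\ref{lem:pair} provides common neighbors, and we want them to lie in $B$, where they count twice in $2w$. Call distinct $x,y\in L$ \emph{far} if they are non-adjacent and have no common neighbor in $L$. This excludes few pairs: vertices of $L$ have degree at most $M$, so for each $x\in L$ at most $1+M+M(M-1)=M^2+1$ vertices of $L$, including $x$, are not far from $x$.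

\medskip\noindent\textbf{Claim.} \emph{Let $x,y\in L_0$ be far. Then $w(x)=\mu$, $l(x)=q-1$, and $K_x:=\{x\}\cup(N(x)\cap L)$ is a $q$-clique. Moreover $N(x)\cap B=N(y)\cap B$, and this set is a $16$-clique.}

\smallskip
Let $fg$ be as in Lemma~\ref{lem:pair}. All common neighbors of $x,y$ lie in $B$, so $b(x),b(y)\ge c(fg)$, and \eqref{eq:weight} gives
\[
2w(x)\ge c(fg)+\deg_Hf-1,\qquad 2w(y)\ge c(fg)+\deg_Hg-1 .
\]
If $\{f,g\}\ne\{u,v\}$, the second inequality of \eqref{eq:cost} gives $\max(2w(x),2w(y))\ge q+32=2\mu+1$, which is impossible as both vertices are light. So $\{f,g\}=\{u,v\}$, and $b(x)\ge16$, $\deg x\ge q+15$. Since $b(x)+\deg x=2w(x)\le q+31$, equality holds: $b(x)=16$, $\deg x=q+15$, $l(x)=q-1$, $w(x)=\mu$. The same holds for $y$. The $16$-clique $Z\subset N(x)\cap N(y)\subset B$ of Lemma~\ref{lem:pair} therefore equals both $N(x)\cap B$ and $N(y)\cap B$. The $q-1$ vertices of $Q_x\setminus x$ are neighbors of $x$ outside $Z$, so they lie in $L$ and exhaust $N(x)\cap L$. Thus $K_x=Q_x$, and the claim is proved.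

\medskip\noindent\emph{All light vertices are of this type.} Suppose $|L_0|\le M^2+1$. Then \eqref{eq:weight} gives
\[
e(G)\ge(\mu+\tfrac12)\,|L\setminus L_0|\ge(\mu+\tfrac12)\bigl((1-\beta)n-M^2-1\bigr),
\]
and this exceeds $(\mu+\varepsilon)n$ for large $n$ by the first inequality of \eqref{eq:M}. So $|L_0|\ge M^2+2$, and every $x\in L_0$ is far from some vertex of $L_0$. By the claim, every $x\in L_0$ has $w(x)=\mu$, $l(x)=q-1$, and $K_x$ is a $q$-clique.

\medskip\noindent\emph{Good vertices.} The clique $K_x$ need not be a cell, since its other vertices may be heavy and have further neighbors. Call $x\in L_0$ \emph{good} if $N(x)\cap L\subset L_0$. We bound the number of vertices that heavy vertices can spoil. For $y\in L\setminus L_0$ let $\delta(y)=w(y)-\mu\ge\frac12$. No vertex of $L$ has weight below $\mu$, and light vertices have weight exactly $\mu$, so by \eqref{eq:weight}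
\[
\sum_{y\in L\setminus L_0}\delta(y)=\sum_{x\in L}w(x)-\mu|L|\le(\mu+\varepsilon)n-\mu(n-|B|)\le\eta n .
\]
A vertex of $L$ that is not good is a vertex $y\in L\setminus L_0$ or one of the $l(y)$ neighbors in $L$ of such a vertex. Using $l(y)\le2w(y)$ and $1\le2\delta(y)$,
\[
1+l(y)\le(1+2\mu)+2\delta(y)\le(2+4\mu)\delta(y)+2\delta(y)=4(\mu+1)\delta(y).
\]
So at most $4(\mu+1)\eta n$ vertices of $L$ are not good, and at least $n-\beta n-4(\mu+1)\eta n=\theta n$ vertices are good. This is the step that needs $\varepsilon<\frac1{4(\mu+1)}$.

\medskip\noindent\emph{The cells.} For large $n$ we have $|L_0|\ge\theta n\ge2M^2+3$. At most $2M^2+2$ vertices fail to be far from both of two given vertices, so any two vertices of $L_0$ are far from a common third vertex of $L_0$. By the claim, $N(x)\cap B$ is the same $16$-clique $Z$ for all $x\in L_0$. Let $x$ be good and $y\in K_x$. Then $y\in L_0$, so $l(y)=q-1$, and the $q-1$ vertices of $K_x\setminus y\subset L$ are all the neighbors of $y$ in $L$. Hence $N(y)=(K_x\setminus y)\cup Z$. As $K_x\subset L$ is disjoint from $Z\subset B$, it is a cell over $Z$. Every good vertex lies in a cell and every cell has $q$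 vertices, so there are at least $\theta n/q\ge4$ cells for large $n$.
\end{proof}

\section{Four cells determine the graph}\label{sec:rigid}

We now run the argument of Example~\ref{ex:triangles} above the clique $Z$. No bound on the number of edges is needed. The new point is that Lemma~\ref{lem:absorb} can be applied only after $Z$ is known to be adjacent to everything, and this too comes from the probe.

\begin{proposition}\label{prop:rigid}
Let $G$ be an $H$-saturated graph on $n$ vertices with a $16$-clique $Z$ and at least four cells over $Z$. Then $n\equiv16\pmod q$ and $G\cong K_{16}\vee tK_q$ with $t=(n-16)/q$.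
\end{proposition}

\begin{proof}
Let $\mathcal K$ be the set of all cells over $Z$. A vertex $y$ of a cell $K$ has all its neighbors in $K\cup Z$ and determines $K=\{y\}\cup(N(y)\setminus Z)$. So distinct cells are disjoint, and there is no edge from a cell to a vertex outside $K\cup Z$. Let $R$ be the set of vertices that lie neither in $Z$ nor in a cell. We show that $R=\emptyset$.

\medskip\noindent\emph{Every $x\in R$ is adjacent to all of $Z$ and lies in a $q$-clique contained in $R$.} Take a cell $K$ and $z\in K$. The vertex $x$ has no neighbor in $K$, so $x,z$ are non-adjacent and $N(x)\cap N(z)\subset Z$. Let $fg$ be the edge given by Lemma~\ref{lem:pair}. Then $c(fg)\le16$, and the first inequality of \eqref{eq:cost} forces $\{f,g\}=\{u,v\}$. The lemma now gives a $16$-clique inside $N(x)\cap N(z)\subset Z$, which must be $Z$ itself, and a $q$-clique $Q_x\ni x$ disjoint from $Z$. So $x$ is adjacent to all of $Z$. The vertices of $Q_x\setminus x$ are adjacent to $x\in R$, so none of them lies in a cell. Hence $Q_x\subset R$.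

\medskip
Vertices of cells are adjacent to all of $Z$ by definition, so $G=G[Z]\vee(G-Z)$ with $G[Z]\cong K_{16}$, and Lemma~\ref{lem:absorb} applies: $G-Z$ contains none of $H-T_0$, $H-T_1$, $H-T_2$.

\medskip\noindent\emph{Distinct $q$-cliques in $R$ are disjoint and not joined by an edge.} Otherwise $G[R]$ contains some $W_i$ by Lemma~\ref{lem:overlap}. By Lemma~\ref{lem:three}, $H-T_i$ consists of $W_i$ and at most four cliques with at most $q$ vertices each. Placing these cliques into four different cells, which are disjoint from each other, from $R$ and from $Z$, we get a copy of $H-T_i$ in $G-Z$, a contradiction.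

\medskip\noindent\emph{Conclusion.} Suppose $x\in R$ and let $Q=Q_x$. Let $y\in Q$. A neighbor $y'$ of $y$ outside $Q\cup Z$ lies in no cell, so $y'\in R$, and $Q_{y'}\ne Q$ is a $q$-clique in $R$ that meets $Q$ or is joined to it by the edge $yy'$. This was just excluded. Hence $N(y)=(Q\setminus y)\cup Z$ for all $y\in Q$, so $Q$ is a cell, contrary to $Q\subset R$. Thus $R=\emptyset$, $n=16+q|\mathcal K|$, and $G\cong K_{16}\vee|\mathcal K|K_q$.
\end{proof}

The obstructions $W_1$ and $W_2$ enter only in the second step. They are what excludes the analogue of $K_4$ and $K_5$ from Section~\ref{sec:model}, namely a larger clique that takes in the left-over vertices.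

\section{Proof of Theorem~\ref{thm:main}}\label{sec:end}

Part~(1) is the combination of Propositions~\ref{prop:count} and~\ref{prop:rigid}.

For part~(2), fix $0<\varepsilon<\frac1{2q+66}$ and let $n_0$ be as in part~(1). Let $n\ge n_0$ with $n\equiv16\pmod q$ and $t=(n-16)/q\ge5$. By Proposition~\ref{prop:upper}, $K_{16}\vee tK_q$ is $H$-saturated with $120+\mu(n-16)$ edges, and this is less than $\mu n$ because $16\mu>120$. An $H$-saturated graph with at most this many edges satisfies the hypothesis of part~(1), so it is $K_{16}\vee tK_q$. This gives the value of $\operatorname{sat}(n,H)$ and the uniqueness of the extremal graph, and $\operatorname{sat}(n,H)/n\to\mu$ along this residue class.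

If $n\ge n_0$ and $n\not\equiv16\pmod q$, part~(1) says that every $H$-saturated graph on $n$ vertices has more than $(\mu+\varepsilon)n$ edges. So along each residue class $r\not\equiv16$ the lower limit of $\operatorname{sat}(n,H)/n$ is at least $\mu+\varepsilon$, for every $\varepsilon<\frac1{2q+66}$, and hence at least $\mu+\frac1{2q+66}$.

The ratio tends to $\mu$ along one residue class and has lower limit greater than $\mu$ along each of the finitely many others. Therefore $\liminf\operatorname{sat}(n,H)/n=\mu$ and $\limsup\operatorname{sat}(n,H)/n\ge\mu+\frac1{2q+66}$, and the limit does not exist. \qed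

\begin{thebibliography}{1}
\bibitem{sat} \emph{Saturation (Graph Theory)}, \texttt{https://wikimili.com/en/Saturation\_(graph\_theory)}.
\end{thebibliography}
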